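# A Banach space and its bidual, each complemented in the other, yet not isomorphic

## 1. The Schroeder–Bernstein guess for $X$ and $X^{**}$

Scalars are $\mathbb K=\mathbb R$ or $\mathbb C$. We write $\cong$ for isomorphism of Banach spaces: a bounded linear bijection with bounded inverse, not necessarily an isometry. We say that $Y$ is complemented in $Z$, up to isomorphism, if $Y$ is isomorphic to the range of a bounded projection on $Z$; equivalently, $Z\cong Y\oplus A$ for some Banach space $A$. This relation is transitive. We write $X^k$ for the $k$-fold direct sum, $X^{(2k)}$ for the $2k$-th dual, and $X^{(0)}=X$.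

Suppose that $X$ is isomorphic to a complemented subspace of $X^{**}$ and that $X^{**}$ is isomorphic to a complemented subspace of $X$. Must $X\cong X^{**}$? (The problem comes with the information that assuming only that $X^{**}$ is complemented in $X$ is not enough.)

The first guess is yes. Each space contains the other in the best possible way, and one expects an argument of Schroeder–Bernstein type. Let us test the guess.

*Reflexive spaces.* Here $X\cong X^{**}$ trivially.

*Spaces with $X\cong X\oplus X$.* Write $X^{**}\cong X\oplus A$ and $X\cong X^{**}\oplus B$. Taking biduals in $X\cong X\oplus X$ gives $X^{**}\cong X^{**}\oplus X^{**}$. Hence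
$$X^{**}\cong X\oplus A\cong X\oplus X\oplus A\cong X\oplus X^{**},\qquad X\cong X^{**}\oplus B\cong X^{**}\oplus X^{**}\oplus B\cong X^{**}\oplus X ,$$
so $X\cong X^{**}$. This is Pełczyński's decomposition argument. So a counterexample has to satisfy $X\not\cong X\oplus X$.

*Spaces with $\dim X^{**}/X=n<\infty$ and a complemented copy of $\ell_2$.* A closed subspace of codimension $n$ is complemented, so $X^{**}\cong X\oplus\mathbb K^n$. If $X\cong W\oplus\ell_2$, then $X\oplus\mathbb K^n\cong W\oplus\ell_2\oplus\mathbb K^n\cong W\oplus\ell_2\cong X$, so $X^{**}\cong X$. The standard example is James' space $J$, the completion of the finitely supported scalar sequences $x=(x_j)_{j\ge1}$, with $x_0:=0$, for the norm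
$$\|x\|=\sup\Big\{\Big(\sum_{t=1}^r|x_{g_t}-x_{g_{t-1}}|^2\Big)^{1/2}:\ 0\le g_0<g_1<\dots<g_r\Big\}.$$
For example $\|e_j\|=\sqrt2$: go up into $j$ and down again. We shall prove below that $J^{**}/J$ is one-dimensional, that $J\cong J\oplus\ell_2$, and hence that $J^{**}\cong J$.

All the tests agree with the guess, and the guess is wrong.

**Theorem A.** There is a separable Banach space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other and $X\not\cong X^{**}$.

**Theorem B.** For every integer $d\ge0$ there is a separable Banach space $X$ such that all even duals $X^{(2k)}$ $(k\ge0)$ are isomorphic to complemented subspaces of each other, and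
$$X^{(2k)}\cong X^{(2l)}\iff k\equiv l\pmod d$$
(for $d=0$: if and only if $k=l$).

Theorem A is the case $d=2$ of Theorem B, or any $d\ne1$. While listening, it helps to think of $d=2$.

## 2. The quotient $X^{**}/X$ and Fredholm operators on it

**Definition (the functor co).** For a Banach space $E$ put $\mathrm{co}(E)=E^{**}/E$. For $T\in\mathcal B(E,F)$ the operator $T^{**}$ maps $E$ into $F$, so it induces $\mathrm{co}(T):\mathrm{co}(E)\to\mathrm{co}(F)$.

Clearly $\mathrm{co}(1)=1$, $\mathrm{co}(UT)=\mathrm{co}(U)\mathrm{co}(T)$, $\mathrm{co}(T+T')=\mathrm{co}(T)+\mathrm{co}(T')$, and $\mathrm{co}(E\oplus F)=\mathrm{co}(E)\oplus\mathrm{co}(F)$. So co of an isomorphism is an isomorphism, and co of the inclusion $E\hookrightarrow E\oplus F$ is the inclusion $\mathrm{co}(E)\hookrightarrow\mathrm{co}(E)\oplus\mathrm{co}(F)$. Examples: $\mathrm{co}(E)=0$ exactly when $E$ is reflexive; $\mathrm{co}(c_0)=\ell_\infty/c_0$; and $\mathrm{co}(J)\cong\mathbb K$.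

We use these textbook facts.

* An operator is Fredholm if its kernel has finite dimension and its range is closed of finite codimension; $\mathrm{ind}=\dim\ker-\mathrm{codim\,ran}$. Multiplying by an invertible operator or adding a compact one changes neither Fredholmness nor the index. A direct sum $A\oplus B$ is Fredholm if and only if $A$ and $B$ are, and then the indices add. Example: the right shift on $\ell_2$ has index $-1$.
* $\big((\bigoplus E_n)_2\big)^{**}=(\bigoplus E_n^{**})_2$.
* If $P:E\to G$ is bounded and $\dim G<\infty$, then $P^{**}$ maps $E^{**}$ into $G$ and is continuous from the weak$^*$ topology to the norm.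
* Minkowski's inequality: for $0<q\le r<\infty$ and $a_{bc}\ge0$,
$$\Big(\sum_b\Big(\sum_ca_{bc}^q\Big)^{r/q}\Big)^{1/r}\le\Big(\sum_c\Big(\sum_ba_{bc}^r\Big)^{q/r}\Big)^{1/q}.\qquad (M)$$
This is the triangle inequality in $\ell_{r/q}$ for the vectors $(a_{bc}^q)_b$. In short, $\|\cdot\|_{\ell_r(\ell_q)}\le\|\cdot\|_{\ell_q(\ell_r)}$.
* If $\varphi,\psi$ are linear functionals and $\ker\varphi\subset\ker\psi$, then $\psi\in\mathbb K\varphi$. If every nonzero vector is an eigenvector of a linear map, the map is a scalar multiple of the identity.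

## 3. Pairs of James spaces, and the shift of index $-1$

Here is a sensible plan for $d=2$. Find $X$ with
$$X^{**}\cong X\oplus J,\qquad X\cong X\oplus J^2,\qquad X\not\cong X\oplus J .$$
The first two relations give both complementations at once, since $X\cong X\oplus J^2\cong X^{**}\oplus J$. The third says $X\not\cong X^{**}$.

**First attempt.** Suppose we already have a space $Y$ with $Y^{**}\cong Y\oplus J$ (we shall build one). To absorb $J^2$, put $X=Y\oplus(\bigoplus_{n\ge1}J^2)_2$. Dropping the first block shows $X\cong X\oplus J^2$. Since $J^{**}$ is $J$ plus one dimension, with the same constants in each summand, and $J\cong J\oplus\ell_2$, we get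
$$X^{**}\cong Y\oplus J\oplus\Big(\bigoplus J^2\Big)_2\oplus\ell_2\cong X\oplus J .$$
Two of the three relations hold. The third fails, because $(\bigoplus J^2)_2$ is just $(\bigoplus J)_2$ and absorbs a single $J$ as well. The culprit is the right shift of the summands $J$: on the corresponding part $\ell_2$ of $\mathrm{co}(X)$ it induces the right shift, of index $-1$. Nothing ties together the two copies of $J$ in one block.

This failure shows what to aim for. If $X\cong X\oplus J^2$ and also $X\cong X\oplus J$, then the composition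
$$T:\ X\cong X\oplus J\hookrightarrow X\oplus J^2\cong X$$
has $\mathrm{co}(T)$ injective with closed range of codimension $1$, so $\mathrm{co}(T)$ is Fredholm of index $-1$. Hence it is enough to build $X$ so that *every operator $T$ on $X$ with $\mathrm{co}(T)$ Fredholm has $\mathrm{ind}\,\mathrm{co}(T)$ even*.

How can one tie two coordinates together? In $\mathbb K^2$, a matrix that preserves the three lines $\ker e_1^*$, $\ker e_2^*$, $\ker(e_1^*+e_2^*)$ is a scalar: the first two lines make it diagonal, and the image of $(1,-1)$ being a multiple of $(1,-1)$ makes the diagonal entries equal. If operators on $H=(\bigoplus\mathbb K^2)_2$ of the form $\mathrm{co}(T)$ had to preserve the three corresponding subspaces, up to compact errors, they would look like $A\oplus A$ plus a compact operator, and their index would be $2\,\mathrm{ind}\,A$.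

So we want to renorm the blocks $J^2$ to make operators see these three lines. A block must remain isomorphic to $J^2$, and consecutive blocks must be uniformly isomorphic, or else $X\cong X\oplus J^2$ is lost. The way out is to start with no tie at all and strengthen the tie slowly along the blocks, without bound. A tie that is strong from some block on is a condition up to finitely many coordinates, hence up to a compact operator, and the index does not see more than that.

The same device produces $Y$: a James-type space $X_0$ whose sequences take values in $J$, with $\mathrm{co}(X_0)\cong J$, and so many functionals built into its norm that $\mathrm{co}(T)$ must act on $J$ as a scalar.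

## 4. Norms that detect the kernel of a functional on $k_i$ equal vectors

Let $k_i=2^{16i^2}$ for $i\ge0$. For $j\ge1$ we have $2^j(k_{j-1}/k_j)^{1/4}=2^{j-8j+4}\le2^{-3j}$. For $p\in\{2,4\}$ this gives
$$\sum_{1\le j<i}2^{pj}k_j\le k_i\quad(i\ge1),\qquad (1)$$
$$\sum_{j>i}\big(2^j(k_i/k_j)^{1/4}\big)^p\le1\quad(i\ge0).\qquad (2)$$
For (1): consecutive terms at least double, so the sum is at most twice its last term, and $1+4(i-1)+16(i-1)^2=16i^2-28i+13\le16i^2$. For $i=1$ the sum is empty. For (2): $k_i\le k_{j-1}$ when $j>i$, and $\sum_{j\ge1}2^{-3pj}\le1$.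

Let $(s,p)$ be $(2,4)$ or $(4/3,2)$; in both cases $\frac1s=\frac1p+\frac14$. For a finite scalar sequence $c$ put
$$\langle c\rangle_k=k^{-1/4}\max_{|A|\le k}\Big(\sum_{a\in A}|c_a|^s\Big)^{1/s}.$$
By Hölder, $\langle c\rangle_k\le\|c\|_p$. Clearly $\langle c\rangle_k\le k^{-1/4}\|c\|_s$. If $c$ consists of $l$ ones, then $\langle c\rangle_k=k^{-1/4}\min(k,l)^{1/s}$; for $l=k$ this is $k^{1/p}$, so Hölder's bound is attained. For $l$ far from $k$ the value is much smaller than $l^{1/p}$. So $\langle\cdot\rangle_k$ is a norm tuned to length $k$.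

**Definition (admissible norm).** Let $V$ be a Banach space, $\varphi_i\in V^*$, $\|\varphi_i\|\le1$, and $0\le r_i\le2^i$ $(i\ge1)$. For finite sequences $w=(w_1,\dots,w_l)$ in $V$ put $\varphi_i(w)=(\varphi_i(w_a))_a$ and
$$N(w)=\Big(B(w)^p+\sum_{i\ge1}r_i^p\,\langle\varphi_i(w)\rangle_{k_i}^p\Big)^{1/p},$$
where one of the following holds:

* (B1) $(s,p)=(2,4)$ and $B(w)=(\sum_a\|w_a\|^4)^{1/4}$;
* (B2) $(s,p)=(4/3,2)$, $V=\mathbb K^m$ with the Euclidean norm, only finitely many $r_i$ are nonzero, and $B(w)=\big(\sum_{c=1}^m\|w^c\|_{\ell_{q_c}}^2\big)^{1/2}$, where $w^c$ is the sequence of $c$-th coordinates and $q_c\in\{2,3\}$.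

The sum is finite because $2^ik_i^{-1/4}=2^{i-4i^2}$. We write $v\times k$ for the sequence $(v,\dots,v)$ of length $k$.

**Example.** Let $m=2$, $q=(2,2)$, $\varphi_1=(e_1^*+e_2^*)/\sqrt2$, $r_1=2$, and the other $r_i$ zero. For the single vector $(1,1)$ we get $N^2=2+4\cdot2\cdot k_1^{-1/2}=2+\frac1{32}$, so the functional is hardly visible. For $k_1$ copies, $N((1,1)\times k_1)^2=2k_1+8k_1=10k_1$, whereas $N((1,-1)\times k_1)^2=2k_1$. So length $k_1$ is where $N$ tells whether $\varphi_1(v)=0$. With $r_i=2^i$ at length $k_i$ the ratio becomes unbounded in $i$.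

Now come the properties we shall use, each with its proof.

**(N1)** *$N$ is a norm on each $V^l$; passing to a subsequence does not increase $N$; inserting zeros does not change it.* All three hold for $B$ and for each $\langle\varphi_i(\cdot)\rangle_{k_i}$ (as seminorm), and $N\ge B$.

**(N2)** *$N(w)\ge(\sum_a\|w_a\|^4)^{1/4}$. For a single vector, $\|v\|\le N(v)\le2^{1/p}\|v\|\le\sqrt2\|v\|$; hence $N(w)\le\sqrt2\sum_a\|w_a\|$. In (B1), moreover, $N(w)\le2^{1/4}(\sum_a\|w_a\|^2)^{1/2}$.* The lower bound is clear in (B1). In (B2), (M) gives $\|w\|_{\ell_4(\ell_2)}\le(\sum_c\|w^c\|_4^2)^{1/2}\le B(w)$, since $q_c\le4$. For one vector, $B(v)=\|v\|$ and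
$$N(v)^p=\|v\|^p+\sum_ir_i^pk_i^{-p/4}|\varphi_i(v)|^p\le\|v\|^p\Big(1+\sum_{i\ge1}(2^ik_i^{-1/4})^p\Big)\le2\|v\|^p$$
by (2) with $i=0$ (note $k_0=1$). The bound by $\sqrt2\sum\|w_a\|$ follows by the triangle inequality and (N1). In (B1) we have $s=2$, so $\langle\varphi_i(w)\rangle_{k_i}\le k_i^{-1/4}(\sum_a\|w_a\|^2)^{1/2}$ and $B(w)\le(\sum_a\|w_a\|^2)^{1/2}$; sum the fourth powers and use (2) again.

**(N3)** *If $w=\sum_bw^b$ with disjoint supports, then $N(w)^s\le\sum_bN(w^b)^s$.* $N$ is the $\ell_p$-sum of seminorms $t_\alpha$: $B$ in (B1), the $\|w^c\|_{q_c}$ in (B2), and the $r_i\langle\varphi_i(w)\rangle_{k_i}$. Each satisfies $t_\alpha(w)^s\le\sum_bt_\alpha(w^b)^s$. For $B$ in (B1) and for $\|\cdot\|_{q_c}$ this is because an $\ell_u$-norm of disjointly supported pieces is the $\ell_u$-sum of their norms, with $u\ge s$. For $\langle\cdot\rangle_k$ it is because $\langle c\rangle_k^s=k^{-s/4}\max_{|A|\le k}\sum_A|c_a|^s$, and $A$ meets each support in at most $k$ points. By the triangle inequality in $\ell_{p/s}$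 (note $p\ge s$),
$$N(w)^s=\big\|(t_\alpha(w)^s)_\alpha\big\|_{p/s}\le\sum_b\big\|(t_\alpha(w^b)^s)_\alpha\big\|_{p/s}=\sum_bN(w^b)^s .$$

**(N4)** *For concatenations, $B(d^1,\dots,d^M)^4\ge\sum_bB(d^b)^4$.* In (B1) this is an equality. In (B2), let $d^{b,c}$ be the $c$-th coordinate sequence of $d^b$. As $q_c\le4$, the $q_c$-norm of the $c$-th coordinate sequence of the concatenation is at least $(\sum_b\|d^{b,c}\|_{q_c}^4)^{1/4}$. So $B(d^1,\dots,d^M)\ge\big(\sum_c(\sum_b\|d^{b,c}\|_{q_c}^4)^{1/2}\big)^{1/2}\ge\big(\sum_bB(d^b)^4\big)^{1/4}$ by (M).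

**(N5)** *$\langle\varphi_i(w)\rangle_{k_i}\le k_i^{1/6}B(w)$.* In (B1) even $\langle\varphi_i(w)\rangle_{k_i}\le\|\varphi_i(w)\|_4\le B(w)$. In (B2), Hölder gives $\langle c\rangle_k\le k^{-1/4}k^{3/4-1/3}\|c\|_3=k^{1/6}\|c\|_3$, and $\|\varphi_i(w)\|_3\le\|w\|_{\ell_3(\ell_2)}\le(\sum_c\|w^c\|_3^2)^{1/2}\le B(w)$ by (M) and $q_c\le3$.

**(N6)** *For $i\ge1$,*
$$N(v\times k_i)^p\le3k_i\|v\|^p+r_i^pk_i|\varphi_i(v)|^p,\qquad N(v\times k_i)\ge r_ik_i^{1/p}|\varphi_i(v)| .$$
The lower bound is the $i$-th term, because $\langle\varphi_i(v)\times k_i\rangle_{k_i}=k_i^{1/p}|\varphi_i(v)|$. This also gives the last term of the upper bound. Next, $B(v\times k_i)\le k_i^{1/p}\|v\|$: equality in (B1), and in (B2) because $q_c\ge2$. For $j\ne i$, since $p/s=1+p/4$, the $j$-th term is at most $\|v\|^p2^{pj}k_j^{-p/4}\min(k_i,k_j)^{1+p/4}$. This equals $\|v\|^p2^{pj}k_j$ for $j<i$ and $\|v\|^pk_i(2^j(k_i/k_j)^{1/4})^p$ for $j>i$. By (1) and (2) each of the two families sums to at most $k_i\|v\|^p$.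

**(N7)** *In (B2), $k^{1/3}\|v\|\le B(v\times k)\le k^{1/2}\|v\|$*, since $B(v\times k)^2=\sum_c|v^c|^2k^{2/q_c}$.

## 5. James-type spaces and their biduals

**Definition ($\mathcal J(V,N)$).** Let $N$ be admissible on $V$, and let $V_1\subset V_2\subset\cdots$ be finite-dimensional subspaces with dense union in $V$ (for $V=\mathbb K^m$ take $V_j=V$). For $x=(x_j)_{j\ge1}$ with $x_j\in V_j$ put $x_0=0$ and
$$\|x\|=\sup\{N(x_{g_1}-x_{g_0},\dots,x_{g_r}-x_{g_{r-1}}):0\le g_0<\dots<g_r\}.$$
The sequences $g_0<\dots<g_r$ are called chains. Let $\mathcal E=\{x:\|x\|<\infty\}$, and let $E=\mathcal J(V,N)$ be the closure in $\mathcal E$ of the finitely supported sequences.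

For $V=\mathbb K$ and $N=\|\cdot\|_{\ell_2}$ this is $J$. Some first remarks follow.

The chain $0<j$ gives $\|x_j\|\le N(x_j)\le\|x\|$. For a fixed chain, $N$ of the increments depends continuously on finitely many coordinates by (N2), so the norm is lower semicontinuous for coordinatewise convergence. Hence $\mathcal E$ is complete: a Cauchy sequence $(x^{(\nu)})$ converges coordinatewise to some $x$, and $\|x-x^{(\nu)}\|\le\liminf_\mu\|x^{(\mu)}-x^{(\nu)}\|$. Finitely supported sequences lie in $\mathcal E$ by (N2), as there is a bounded number of nonzero increments. Since the $V_j$ are finite-dimensional, $E$ is separable.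

For $x\in\mathcal E$ the sequence $(x_j)$ is Cauchy in $V$. Otherwise there are $\varepsilon>0$ and chains with arbitrarily many increments of norm at least $\varepsilon$, and by (N2) $\|x\|=\infty$. Put $Lx=\lim_jx_j$; then $\|L\|\le1$. For $v\in V_h$ let $\chi_hv$ be the sequence equal to $0$ for $j<h$ and to $v$ for $j\ge h$. Along a chain it has at most one nonzero increment, so $\|\chi_hv\|\le\sqrt2\|v\|$, and $L\chi_hv=v$. Let $P_nx=(x_1,\dots,x_n,0,\dots)$.

**Lemma 1.**

(a) $\|P_nx\|\le2\|x\|$, and $\|x\|\le\sup_n\|P_nx\|$, for every sequence $x$ with $x_j\in V_j$.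

(b) $\|f-P_n^*f\|\to0$ for every $f\in E^*$.

(c) $E^{**}$ is identified with $\mathcal E$, coordinatewise, with norms equivalent with constant $2$, and the identification is the identity on $E$.

(d) $\ker L=E$. Moreover, for every $x\in\mathcal E$, in particular for $x\in E$, $\omega_n(x):=\sup\{N(\text{increments of }x\text{ along chains in }[n,\infty))\}\to0$.

(e) For each $v\in V$ there is $x\in\mathcal E$ with $Lx=v$ and $\|x\|\le3\|v\|$. Hence $L$ induces an isomorphism $\mathrm{co}(E)\cong V$ with absolute constants.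

**Proof of (a): cutting off is harmless.** Along a chain, the increments of $P_nx$ are increments of $x$ (as long as the chain stays in $[0,n]$), then at most one increment $-x_g$ with $g\le n$, then zeros. As $N(x_g)\le\|x\|$, the bound $2\|x\|$ follows. For the second claim, a chain is finite, so along it $x$ and $P_nx$ agree once $n\ge g_r$.

**Proof of (b): functionals have small tails.** This step makes weak$^*$ convergence in $E^{**}$ the same as bounded coordinatewise convergence; it is where $s>1$ is used. By (a), $P_n\to1$ strongly on $E$ and $\|1-P_n\|\le3$. Suppose the claim fails for $f$. For $n'>n$ we have $1-P_{n'}=(1-P_n)(1-P_{n'})$, so $f-P_{n'}^*f=(1-P_{n'})^*(1-P_n)^*f$ and $\|f-P_{n'}^*f\|\le3\|f-P_n^*f\|$. So the numbers $\|f-P_n^*f\|$ would tend to $0$ if they had $0$ as a limit point. Hence there is $\varepsilon'>0$ with $\|f-P_n^*f\|>\varepsilon'$ for all $n$.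

Given $n$, choose a finitely supported $y\in E$ with $\|y\|\le1$ and $|f(y-P_ny)|>\varepsilon'$. This is possible because finitely supported vectors are dense in the unit ball. Put $u=\theta(y-P_ny)/3$ with a scalar $|\theta|=1$ such that $f(u)>\varepsilon:=\varepsilon'/3$. Then $\|u\|\le1$, and $u$ is supported in some $(n,n']$. Iterating, with $n'$ in place of $n$, we obtain finitely supported $u^1,u^2,\dots$ on successive disjoint intervals $I_1<I_2<\cdots$ with $\|u^b\|\le1$ and $f(u^b)>\varepsilon$.

Take a chain $(g_t)$ and let $D_b$ be the increment sequence of $u^b$ along it, so $N(D_b)\le1$. Split $D_b=D_b'+D_b''$, where $D_b'$ keeps the entries $t$ with $g_t\in I_b$ and $D_b''$ keeps the others. An entry of $D_b''$ equals $-u^b_{g_{t-1}}$ and vanishes unless $g_{t-1}\in I_b$. So the $D_b'$ $(b=1,2,\dots)$ are disjointly supported, and so are the $D_b''$. By (N1), $N(D_b'),N(D_b'')\le1$. By (N3), $N(\sum_{b\le M}D_b)\le2M^{1/s}$. As the chain was arbitrary,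
$$\varepsilon M\le f\Big(\sum_{b\le M}u^b\Big)\le\|f\|\,\Big\|\sum_{b\le M}u^b\Big\|\le2\|f\|M^{1/s}\quad\text{for all }M$$
(in the complex case read $\mathrm{Re}\,f$; we chose $\theta$ so that $f(u^b)$ is real). This contradicts $s>1$.

**Proof of (c): the bidual consists of sequences.** For $x^{**}\in E^{**}$ let $\Theta x^{**}$ be the sequence of its coordinates, given by the biadjoints of the coordinate maps $E\to V_j$. As $P_nE$ is finite-dimensional, $P_n^{**}x^{**}=P_n\Theta x^{**}\in P_nE$, of norm at most $2\|x^{**}\|$. So $\|\Theta x^{**}\|\le2\|x^{**}\|$ by (a). If $\Theta x^{**}=0$, then $x^{**}(P_n^*f)=0$ for all $n$ and $f$, so $x^{**}=0$ by (b). If $x\in\mathcal E$, then $(P_nx)$ is bounded by $2\|x\|$ in $E$; a weak$^*$ cluster point $x^{**}$ of it has $\|x^{**}\|\le2\|x\|$ and $\Theta x^{**}=x$, since each coordinate is weak$^*$ continuous. So $\Theta$ is a bijection onto $\mathcal E$, with $\|\Theta\|,\|\Theta^{-1}\|\le2$.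

**Proof of (d): only the limit separates $\mathcal E$ from $E$.** $L$ is continuous and vanishes on finitely supported sequences, so $E\subset\ker L$. For the converse we need that $x\in\mathcal E$ has small oscillation at infinity, measured by $N$ and not only by the norm of $V$.

Let $x\in\mathcal E$ and suppose $\omega_n(x)\not\to0$. As $\omega_n(x)$ decreases in $n$, there are $\varepsilon>0$ and successive chains, each starting after the previous one has ended, with increment sequences $d^1,d^2,\dots$ and $N(d^b)\ge\varepsilon$. The union of finitely many of these chains is a chain, and the concatenation of their increment sequences is a subsequence of its increments. So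
$$N(d^{b_1},\dots,d^{b_M})\le\|x\|\qquad(b_1<\dots<b_M).\qquad (3)$$
By (N4), $\sum_bB(d^b)^4\le\|x\|^4$, so $B(d^b)\to0$. By (N5), for each $i$, $\tau_i(d^b):=r_i\langle\varphi_i(d^b)\rangle_{k_i}\to0$ as $b\to\infty$. For fixed $b$, $B(d^b)^p+\sum_i\tau_i(d^b)^p=N(d^b)^p\ge\varepsilon^p$, with a convergent sum. So the mass of $d^b$ escapes to higher and higher $i$, and we select pieces living on disjoint blocks of $i$'s. Put $i_0=0$. Given $i_{l-1}$, choose $b_l>b_{l-1}$ with $B(d^{b_l})^p+\sum_{i\le i_{l-1}}\tau_i(d^{b_l})^p\le\varepsilon^p/4$. The remaining sum is at least $3\varepsilon^p/4$, so we can choose $i_l>i_{l-1}$ with $\sum_{i_{l-1}<i\le i_l}\tau_i(d^{b_l})^p\ge\varepsilon^p/2$. By (N1) for $\tau_i$,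
$$N(d^{b_1},\dots,d^{b_M})^p\ge\sum_{l\le M}\ \sum_{i_{l-1}<i\le i_l}\tau_i(d^{b_l})^p\ge M\varepsilon^p/2 ,$$
which contradicts (3) for large $M$. So $\omega_n(x)\to0$.

Now let $Lx=0$. Along a chain, the increments of $x-P_nx$ are, besides zeros, at most one $x_g$ with $g>n$, followed by increments of $x$ along a chain in $[n,\infty)$. So $\|x-P_nx\|\le\sqrt2\sup_{g>n}\|x_g\|+\omega_n(x)\to0$, that is, $x\in E$.

**Proof of (e): every limit occurs.** By density of $\bigcup V_j$, write $v=\sum_lv_l$ with $v_l\in V_{h_l}$ and $\sum\|v_l\|\le2\|v\|$ (for $v\neq 0$ approximate successively so that the remainder after $l$ steps has norm at most $4^{-l}\|v\|$; then $\sum\|v_l\|\le\frac54\cdot\frac43\|v\|$). Put $x=\sum\chi_{h_l}v_l$. Then $\|x\|\le2\sqrt2\|v\|\le3\|v\|$ and $Lx=v$. With (c) and (d), $\mathrm{co}(E)\cong\mathcal E/\ker L\cong V$. $\square$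

**Sums.** Let $E=(\bigoplus_nE_n)_2$ be a finite or countable sum with $E_n=\mathcal J(V^{(n)},N_n)$ and corresponding $\mathcal E_n$, $L_n$. Then $E^{**}=(\bigoplus E_n^{**})_2=(\bigoplus\mathcal E_n)_2$ with equivalent norms. The map $L=(L_n)$ sends $E^{**}$ onto $V:=(\bigoplus V^{(n)})_2$ by (e), because the constant $3$ does not depend on $n$. Its kernel is $E$ by (d). So $\mathrm{co}(E)\cong V$, and from now on $\mathrm{co}(T)$ acts between these spaces of limits:
$$\mathrm{co}(T)\,L_Ex=L_F\,T^{**}x\qquad(x\in E^{**}).\qquad (4)$$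
For $v_1,\dots,v_k\in V$ put
$$\mathbf N_E(v_1,\dots,v_k)=\Big(\sum_nN_n(v_1^{(n)},\dots,v_k^{(n)})^2\Big)^{1/2},$$
a norm on $V^k$ with $\mathbf N_E\le\sqrt2\sum_a\|v_a\|$.

## 6. Why $\mathrm{co}(T)$ respects the norms of finite sequences

**Lemma 2.** Let $E,F$ be sums as above, $T\in\mathcal B(E,F)$, $S=\mathrm{co}(T)$. Then for all $v_1,\dots,v_k\in\mathrm{co}(E)$
$$\mathbf N_F(Sv_1,\dots,Sv_k)\le2\|T\|\,\mathbf N_E(v_1,\dots,v_k).$$

Before the proof, a sample of its force. Let $J_3=\mathcal J(\mathbb K,\ell_3)$, and let $T:J_3\to J$. With $v_a=1$ for $a\le k$ the lemma says $k^{1/2}|\mathrm{co}(T)|\le2\|T\|k^{1/3}$ for all $k$, so $\mathrm{co}(T)=0$. In the other direction there is no such restriction: the formal inclusion $J\to J_3$ has $\mathrm{co}=1$.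

**Step 1: a test vector.** This step produces a vector $x\in E$ of norm at most $2\mathbf N_E(v_1,\dots,v_k)$ that visits $v_1,0,v_2,0,\dots,v_k,0$ in this order. Both sides of the inequality are continuous in $(v_a)$. So we may assume that each $v_a$ has finitely many nonzero components, each in $\bigcup_jV_j^{(n)}$; let $h_*$ be such that all of them lie in $V^{(n)}_{h_*}$. For $h\ge h_*$ define $\chi_hv_a\in E^{**}$ componentwise, so $L\chi_hv_a=v_a$. For $h_*\le h_1<h_1'<h_2<\dots<h_k<h_k'$ put
$$x=\sum_a(\chi_{h_a}v_a-\chi_{h_a'}v_a)\in E .$$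
So $x^{(n)}$ equals $v_a^{(n)}$ on $[h_a,h_a')$ and $0$ elsewhere. Along a chain the increments of $x^{(n)}$ are $\mathrm{in}_t-\mathrm{out}_t$. Here $\mathrm{in}_t=v_a^{(n)}$ if step $t$ enters $[h_a,h_a')$ from outside it, and $0$ if it enters none of these intervals; $\mathrm{out}_t=v_a^{(n)}$ if step $t$ leaves $[h_a,h_a')$, and $0$ if it leaves none. Each interval is entered and left at most once, in the order of $a$. So, up to zeros, $(\mathrm{in}_t)$ and $(\mathrm{out}_t)$ are subsequences of $(v_1^{(n)},\dots,v_k^{(n)})$. By (N1), $\|x^{(n)}\|\le2N_n(v_1^{(n)},\dots,v_k^{(n)})$, hence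
$$\|x\|\le2\mathbf N_E(v_1,\dots,v_k)\quad\text{for every choice of the }h_a,h_a'.\qquad (5)$$

**Step 2: how $T^{**}\chi_hv_a$ looks.** This step describes it for large $h$ and for large coordinates. As $h\to\infty$, $\chi_hv_a\to0$ weak$^*$. Indeed it has finitely many nonzero components and is bounded, and for $f\in E_n^*$ and $h>l$ the pairing of $\chi_hv_a^{(n)}$ with $P_l^*f$ is zero, so
$$\langle\chi_hv_a^{(n)},f\rangle=\langle\chi_hv_a^{(n)},f-P_l^*f\rangle ,$$
which is small for large $l$ by Lemma 1(b). Hence $T^{**}\chi_hv_a\to0$ weak$^*$, and each of its coordinates, living in a finite-dimensional space, tends to $0$. On the other hand, for fixed $h$, by (4), the $j$-th coordinate of the $n$-th component of $T^{**}\chi_hv_a$ tends to $(Sv_a)^{(n)}$ as $j\to\infty$.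

**Step 3: interlacing.** This step chooses the $h_a,h_a'$ so that $Tx$ visits $Sv_1,0,Sv_2,0,\dots$ approximately. Fix $M$ and $\delta>0$, and consider only components $n\le M$. Put $j_0'=0$. Choose inductively for $a=1,\dots,k$, with $h_1\ge h_*$ and $h_a>h_{a-1}'$:

* $h_a$ such that coordinates $j\le j_{a-1}'$ of $T^{**}\chi_{h_a}v_a$ are $<\delta$ in norm;
* $j_a>j_{a-1}'$ such that its coordinates $j\ge j_a$ are within $\delta$ of $Sv_a$;
* $h_a'>h_a$ such that coordinates $j\le j_a$ of $T^{**}\chi_{h_a'}v_a$ are $<\delta$ in norm;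
* $j_a'>j_a$ such that its coordinates $j\ge j_a'$ are within $\delta$ of $Sv_a$.

Look at the contribution of $\chi_{h_a}v_a-\chi_{h_a'}v_a$ to $(Tx)^{(n)}$, $n\le M$. At coordinate $j_b$: if $a<b$, then $j_b>j_a'>j_a$, both terms are near $Sv_a$, and the difference is within $2\delta$ of $0$. If $a>b$, then $j_b<j_b'\le j_{a-1}'<j_a$, both terms are near $0$, and so is the difference, within $2\delta$. If $a=b$, the first term is near $Sv_b$ and the second near $0$, so the difference is within $2\delta$ of $(Sv_b)^{(n)}$. At coordinate $j_b'$: for $a\le b$ both terms are near $Sv_a$, and for $a>b$ both are near $0$, because $j_b'\le j_{a-1}'$. So the difference is within $2\delta$ of $0$ for every $a$. Summing over $a$, $(Tx)^{(n)}_{j_b}$ is within $2k\delta$ of $(Sv_b)^{(n)}$, and $\|(Tx)^{(n)}_{j_b'}\|\le2k\delta$ (and it is $0$ at $j_0'=0$).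

**Step 4: conclusion.** This step reads off the norm. Use the chain $0=j_0'<j_1<j_1'<\dots<j_k$ and keep only the increments from $j_{b-1}'$ to $j_b$. Each is within $4k\delta$ of $(Sv_b)^{(n)}$, so (N1) and (N2) give
$$N_n^F\big((Sv_1)^{(n)},\dots,(Sv_k)^{(n)}\big)\le\|(Tx)^{(n)}\|+4\sqrt2\,k^2\delta .$$
Take $\ell_2$-norms over $n\le M$ and use $\|Tx\|\le2\|T\|\mathbf N_E(v_1,\dots,v_k)$ from (5). The error is at most $4\sqrt2k^2\delta\sqrt M$. The vector $x$ depends on $\delta$, but the bound does not, so let $\delta\to0$ and then $M\to\infty$. $\square$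

## 7. The spaces $J_q$, and a square-summable approximation in $J$

For $q\in\{2,3\}$ let $J_q=\mathcal J(\mathbb K,\ell_q)$: case (B2) with $m=1$ and all $r_i=0$. Then $J=J_2$ and $\mathrm{co}(J_q)\cong\mathbb K$ by Lemma 1. Also $J^*$ is separable: by Lemma 1(b) the coordinate functionals span a dense subspace.

**Lemma 3.**

(a) $J\cong J\oplus\ell_2$.

(b) $J^{**}\cong J$.

(c) Let $G_n=\{x\in J:x_l=0\ \forall l>n\}$ and let $\Pi_n:J\to G_n$ be given by $(\Pi_nv)_l=v_l-v_{n+1}$ for $l\le n$ and $0$ for $l>n$; $\Pi_0=0$. Then $\Pi_nv\to v$, and for all $0\le n_0<\dots<n_r$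
$$\sum_{t=1}^r\|\Pi_{n_t}v-\Pi_{n_{t-1}}v\|^2\le4\|v\|^2 .$$

Part (c) will be used to lift $J=\mathrm{co}(X_0)$ linearly into $X_0^{**}$. It needs finite-rank approximations of the identity whose increments along every chain are square-summable. The obvious truncations $P_n$ are replaced by $\Pi_n$, which subtracts $v_{n+1}$ before truncating.

**Proof of (a): finding $\ell_2$ in $J$.** By the entering/leaving argument of Lemma 2, Step 1, for the intervals $\{2j\}$, $\|\sum a_je_{2j}\|\le2\|a\|_2$. The increments from $2j-1$ to $2j$ give $\|\sum a_je_{2j}\|\ge\|a\|_2$. So the $e_{2j}$ span a copy of $\ell_2$. The map $x\mapsto\sum(x_{2j}-x_{2j-1})e_{2j}$ has norm at most $2$, because $\sum|x_{2j}-x_{2j-1}|^2\le\|x\|^2$, and it is the identity on that copy; it is a projection. So $J\cong W\oplus\ell_2\cong W\oplus\ell_2\oplus\ell_2\cong J\oplus\ell_2$ for some $W$.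

**Proof of (b): absorbing the extra dimension.** By Lemma 1, $J^{**}\cong\mathcal E=J\oplus\mathbb K\chi_11$, and $J\oplus\mathbb K\cong J\oplus\ell_2\oplus\mathbb K\cong J\oplus\ell_2\cong J$ by (a).

**Proof of (c): convergence.** The vector $v-\Pi_nv$ equals $v_{n+1}$ on $[1,n+1]$ and $v_l$ at $l>n$. Along a chain it has at most one increment from index $0$, of modulus at most $\sup_{l>n}|v_l|$; its other increments are zero or increments of $v$ along a chain in $[n+1,\infty)$, where a step leaving $[1,n+1]$ counts as starting from $n+1$. So $\|v-\Pi_nv\|\le\sup_{l>n}|v_l|+\omega_{n+1}(v)\to0$ by Lemma 1(d).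

**Proof of (c): square-summability.** Let $n<n'$ and $y=\Pi_{n'}v-\Pi_nv$. For $l\le n$, $y_l=(v_l-v_{n'+1})-(v_l-v_{n+1})=v_{n+1}-v_{n'+1}$. For $n<l\le n'$, $y_l=v_l-v_{n'+1}$. For $l>n'$, $y_l=0$. In all cases ($l\ge1$)
$$y_l=v_{l^*}-v_{n'+1},\qquad l^*=\min(\max(l,n+1),n'+1).$$
Let $\omega$ be the supremum of the $\ell_2$-norms of increments of $v$ along chains in $[n+1,n'+1]$. Along a chain, $y$ has at most one initial increment from index $0$, of modulus at most $\omega$. Its other increments are those of $v$ along the points $l^*$, that is, along a chain in $[n+1,n'+1]$, up to zeros. So $\|y\|\le2\omega$. For $n=n_{t-1}$, $n'=n_t$ call this supremum $\omega_t$. The intervals $[n_{t-1}+1,n_t+1]$ overlap at most in endpoints, so chains in them can be united into one chain, whose increments include all of theirs. Hence $\sum_t\omega_t^2\le\|v\|^2$, and $\sum_t\|\Pi_{n_t}v-\Pi_{n_{t-1}}v\|^2\le4\|v\|^2$. $\square$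

## 8. Blocks tied with growing strength: the space $X$

Fix $m\ge1$ and $q=(q_1,\dots,q_m)\in\{2,3\}^m$ with $q_1=2$.

**Definition ($X_0$).** $X_0=\mathcal J(J,N_0)$ of type (B1), with $V_j=G_j\subset J$ as in Lemma 3(c), $r_i=2^i$ for all $i\ge1$, and functionals $\varphi_i^0\in B_{J^*}$ such that $\{\varphi_i^0\}=D$ is a countable dense subset of the unit ball $B_{J^*}$ and each element of $D$ occurs infinitely often.

Such a $D$ exists because $J^*$ is separable, and $\bigcup G_j$ is dense in $J$.

**Definition ($X_n$, $n\ge1$).** $X_n=\mathcal J(\mathbb K^m,N_n)$ of type (B2) with exponents $q$. The functionals $\varphi_i$, the same for all $n\ge1$, belong to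
$$\Phi=\Big\{e_1^*,\dots,e_m^*,\ m^{-1/2}\sum_ce_c^*\Big\},$$
each occurring infinitely often. The coefficients $r_i^{(n)}$ start with $r^{(1)}=0$. The sequence $r^{(n+1)}$ arises from $r^{(n)}$ by changing one coordinate $i$, either from $0$ to $2^{-3i^2}$ or from $t$ to $2t$. First $i=1$ is processed until the value $2^1$ is reached, then $i=2$ until $2^2$ is reached, and so on.

So for each $i$ there is $n_i$ with $r_i^{(n)}=2^i$ for $n\ge n_i$, while for each $n$ only finitely many $r_i^{(n)}$ are nonzero. We claim that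
$$N_n\le N_{n+1}\le2N_n.\qquad (6)$$
The first inequality is clear, and a doubling at most doubles the norm. If $r_i$ changes from $0$ to $2^{-3i^2}$, the new term satisfies $2^{-3i^2}\langle\varphi_i(w)\rangle_{k_i}\le2^{-3i^2}k_i^{1/6}B(w)\le B(w)$ by (N5), since $2^{-3i^2}k_i^{1/6}=2^{-i^2/3}$. So $N_{n+1}^2\le N_n^2+B^2\le2N_n^2$.

**Definition ($X$).** $X=\big(\bigoplus_{n\ge0}X_n\big)_2$. Then $X$ is separable and
$$\mathrm{co}(X)=J\oplus_2H,\qquad H=\Big(\bigoplus_{n\ge1}\mathbb K^m\Big)_2 .$$

**Proposition 4.** (a) $X\cong X\oplus J_{q_1}\oplus\dots\oplus J_{q_m}$. (b) $X^{**}\cong X\oplus J$, hence $X^{(2k)}\cong X\oplus J^k$ for all $k\ge0$.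

**Proof of (a): shifting the blocks.** Since $r^{(1)}=0$, $N_1=B$. The norm of $X_1$ is the supremum over chains of $(\sum_c\|\text{increments of }x^c\|_{q_c}^2)^{1/2}$, which lies between the maximum and the $\ell_2$-sum of the $J_{q_c}$-norms of the $x^c$. So $X_1\cong J_{q_1}\oplus\dots\oplus J_{q_m}$. By (6), $X_{n+1}$ and $X_n$ are the same space with norms equivalent with constant $2$, so $(\bigoplus_{n\ge2}X_n)_2\cong(\bigoplus_{n\ge1}X_n)_2$. Hence $X=X_0\oplus X_1\oplus(\bigoplus_{n\ge2}X_n)_2\cong X_1\oplus X$.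

**Proof of (b): lifting the limits.** A bounded linear right inverse of $L_n:\mathcal E_n\to V^{(n)}$ splits $\mathcal E_n$ as $X_n$ plus a copy of $V^{(n)}$. For $n\ge1$ take $v\mapsto\chi_1v$, of norm at most $\sqrt2$. As the bound is uniform, $(\bigoplus_{n\ge1}X_n^{**})_2\cong(\bigoplus_{n\ge1}X_n)_2\oplus H$, and $H\cong\ell_2$. For $n=0$ let $Rv=(\Pi_jv)_{j\ge1}$ for $v\in J$. This is admissible since $\Pi_jv\in G_j$, and the value at index $0$ is $0=\Pi_0v$. By (N2) for (B1) and Lemma 3(c), along every chain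
$$N_0\big((\Pi_{g_t}v-\Pi_{g_{t-1}}v)_t\big)\le2^{1/4}\Big(\sum_t\|\Pi_{g_t}v-\Pi_{g_{t-1}}v\|^2\Big)^{1/2}\le2^{1/4}\cdot2\|v\| .$$
So $R$ is bounded into $\mathcal E_0$, and $L_0Rv=\lim\Pi_jv=v$. Hence $X_0^{**}\cong\mathcal E_0\cong X_0\oplus J$. Altogether $X^{**}\cong X\oplus J\oplus\ell_2\cong X\oplus J$ by Lemma 3(a). If $X^{(2k)}\cong X\oplus J^k$, then $X^{(2k+2)}\cong X^{**}\oplus(J^{**})^k\cong X\oplus J\oplus J^k$ by Lemma 3(b). $\square$

## 9. Rigidity of $\mathrm{co}(T)$ for operators on $X$

For $v\in\mathrm{co}(X)$ let $v^{(n)}$, $n\ge1$, be its components in $H$, and let $\rho_cv=(e_c^*(v^{(n)}))_{n\ge1}\in\ell_2$ for $1\le c\le m$. This identifies $H=\ell_2^m$ (here the $m$-fold sum of $\ell_2$). Let $\iota_b:\ell_2\to H$ be the $b$-th inclusion.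

**Proposition 5.** Let $T\in\mathcal B(X)$, $S=\mathrm{co}(T)$, $A_{cb}=\rho_cS\iota_b\in\mathcal B(\ell_2)$.

1. $S(J)\subset J$ and $S|_J=\lambda1_J$ for a scalar $\lambda$.
2. $A_{cb}$ is compact for $c\ne b$, and $A_{bb}-A_{cc}$ is compact for all $b,c$.
3. If $q_c=2$ and $q_b=3$, then $A_{cb}=0$.
4. If $S$ is Fredholm, then every $A_{cc}$ is Fredholm and $\mathrm{ind}\,S=m\cdot\mathrm{ind}\,A_{11}$.

The only input is Lemma 2 on constant sequences. With $\mathbf N=\mathbf N_X$,
$$\mathbf N(Sv\times k)\le2\|T\|\,\mathbf N(v\times k)\qquad(v\in\mathrm{co}(X),\ k\ge1).\qquad (7)$$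

**Proof of 1: nothing leaks from $J$ into $H$.** The reason is that $k_i$ equal vectors cost about $2^ik_i^{1/4}$ in $J$ but at least $k_i^{1/3}$ in $H$. Let $v\in J$. By (N6) with $p=4$ and $r_i=2^i$,
$$\mathbf N(v\times k_i)=N_0(v\times k_i)\le(3+2^{4i})^{1/4}k_i^{1/4}\|v\|\le\sqrt2\,2^ik_i^{1/4}\|v\| .$$
By (N7), $N_n((Sv)^{(n)}\times k_i)\ge k_i^{1/3}\|(Sv)^{(n)}\|$ for $n\ge1$. So (7) gives
$$\|(Sv)^{(n)}\|\le2\sqrt2\,\|T\|\,2^ik_i^{-1/12}\|v\|=2\sqrt2\,\|T\|\,2^{i-4i^2/3}\|v\|\to0\qquad(i\to\infty).$$
Hence $(Sv)^{(n)}=0$ for all $n\ge1$, that is, $S(J)\subset J$.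

**Proof of 1: the action on $J$ is scalar.** We show that $S_{00}=S|_J$ respects the kernel of every $\varphi\in D$. Let $\varphi(v)=0$. For each of the infinitely many $i$ with $\varphi_i^0=\varphi$, (N6) bounds $\mathbf N(v\times k_i)$ by $3^{1/4}k_i^{1/4}\|v\|$, and (7) with the lower bound in (N6) gives
$$2^ik_i^{1/4}|\varphi(S_{00}v)|\le2\|T\|\,3^{1/4}k_i^{1/4}\|v\| .$$
Hence $\varphi(S_{00}v)=0$. So $\ker\varphi\subset\ker(\varphi S_{00})$, and $S_{00}^*\varphi\in\mathbb K\varphi$ for $\varphi\in D$. Now let $\psi\in B_{J^*}$ and $D\ni\psi_l\to\psi$, with $S_{00}^*\psi_l=\lambda_l\psi_l$. We may take $|\lambda_l|\le\|S_{00}\|$ (automatic if $\psi_l\ne0$; otherwise take $\lambda_l=0$) and pass to a subsequence along which $\lambda_l$ converges. So $S_{00}^*\psi\in\mathbb K\psi$. Thus every nonzero vector of $J^*$ is an eigenvector of $S_{00}^*$. So $S_{00}^*=\lambda1$, and $S_{00}=\lambda1$.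

**Proof of 2: the kernels of $\Phi$ are preserved up to compact operators.** Let $\varphi\in\Phi$ and $H_\varphi=\{v\in H:\varphi(v^{(n)})=0\ \forall n\}$. Let $i$ be such that $\varphi_i=\varphi$. By (N6) with $p=2$, applied in each component, for $v\in H_\varphi$
$$\mathbf N(v\times k_i)^2\le3k_i\|v\|^2,\qquad \mathbf N(Sv\times k_i)^2\ge\sum_{n\ge n_i}4^ik_i|\varphi((Sv)^{(n)})|^2 .$$
Define $K_\varphi:H_\varphi\to\ell_2$ by $K_\varphi v=(\varphi((Sv)^{(n)}))_{n\ge1}$, and let $Q_l$ be the projection of $\ell_2$ onto the coordinates $n\ge l$. By (7), $\|Q_{n_i}K_\varphi\|\le2\sqrt3\,\|T\|\,2^{-i}$, for infinitely many $i$. As $K_\varphi-Q_{n_i}K_\varphi$ has finite rank, $K_\varphi$ is a norm limit of finite-rank operators, hence compact.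

Take $\varphi=e_c^*$. For $b\ne c$, $\iota_b$ maps into $H_\varphi$ and $K_\varphi\iota_b=\rho_cS\iota_b=A_{cb}$, which is therefore compact. Take $\varphi=m^{-1/2}\sum_ae_a^*$ and $b\ne c$. Then $\iota_bx-\iota_cx\in H_\varphi$ for $x\in\ell_2$, and $K_\varphi(\iota_b-\iota_c)=m^{-1/2}\sum_a(A_{ab}-A_{ac})$ is compact. All terms except $A_{bb}-A_{cc}$ are already known to be compact, hence so is $A_{bb}-A_{cc}$.

**Proof of 3: exponent $3$ cannot be mapped into exponent $2$.** Here we let the length $k$ tend to infinity with everything else fixed. Let $v=\iota_bx$ with $x$ finitely supported. Only finitely many $n$ are involved, and for each of them finitely many $r_i^{(n)}\ne0$. For all $k$, $\langle1\times k\rangle_{k_i}\le k_i^{-1/4}k_i^{3/4}=k_i^{1/2}$. As $q_b=3$,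
$$\mathbf N(v\times k)^2\le k^{2/3}\|v\|^2+C_v\quad\text{for all }k,$$
with $C_v$ independent of $k$. As $q_c=2$, $\mathbf N(Sv\times k)\ge k^{1/2}\|\rho_cSv\|$. Insert both in (7) and let $k\to\infty$: $\rho_cSv=0$. By density of the finitely supported $x$, $A_{cb}=0$.

**Proof of 4: the index.** By 1, on $J\oplus H$,
$$S=\begin{pmatrix}\lambda&S_{01}\\0&S_{11}\end{pmatrix}.$$
If $\lambda=0$, then $J\subset\ker S$ and $S$ is not Fredholm. So $\lambda\ne0$ and
$$S=\begin{pmatrix}1&0\\0&S_{11}\end{pmatrix}\begin{pmatrix}\lambda&S_{01}\\0&1\end{pmatrix}$$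
with invertible second factor. Hence $1\oplus S_{11}$, and so $S_{11}$, is Fredholm with the index of $S$. The matrix of $S_{11}$ on $H=\ell_2^m$ is $(A_{cb})$. By 2, $S_{11}$ is a compact perturbation of $A_{11}\oplus\dots\oplus A_{mm}$ and of $A_{11}\oplus\dots\oplus A_{11}$. The first shows that all $A_{cc}$ are Fredholm, and the second that $\mathrm{ind}\,S=m\cdot\mathrm{ind}\,A_{11}$. $\square$

## 10. Which powers of $J$ does $X$ absorb?

**Proof of Theorem B, Step 1: choice of parameters.** This step fixes $X$ for a given $d$. If $d\ge1$, take $m=d$ and all $q_c=2$, and put $W=J^d$. If $d=0$, take $m=2$ and $q=(2,3)$, and put $W=J\oplus J_3$. By Proposition 4(a), $X\cong X\oplus W$, hence $X\cong X\oplus W^k$ for all $k$.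

For $d=0$ the space must not absorb any $J^e$. This is why $J$ is paired with $J_3$: a $J$ can only be absorbed together with a $J_3$, and an operator cannot convert $J_3$ into $J$ at the level of co.

**Step 2: mutual complementation.** This step shows that all even duals are complemented in each other. $X^{(2k)}\cong X\oplus J^k$ is isomorphic to a complemented subspace of $X\oplus W^k\cong X$, because $J$ is a direct summand of $W$. And $X$ is isomorphic to a complemented subspace of $X\oplus J^l\cong X^{(2l)}$. Compose.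

**Step 3: the Claim.** The heart of the matter is the following.

**Claim.** If $e\ge1$ and $X\cong X\oplus J^e$, then $d\ge1$ and $d\mid e$.

**Case $d\ge1$: divisibility of the index.** Choose $c$ with $cd\ge e$. Let $T$ be the composition
$$X\cong X\oplus J^e\hookrightarrow X\oplus J^{cd}=X\oplus W^c\cong X .$$
As $\mathrm{co}(J)\cong\mathbb K$, $\mathrm{co}(T)$ is injective with closed range of codimension $cd-e$. It is Fredholm of index $e-cd$. By Proposition 5(4) with $m=d$, $d\mid e-cd$, that is, $d\mid e$.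

**Case $d=0$: a contradiction.** Here $m=2$ only yields an even index, which is not enough. So we show that $A_{11}$ is invertible, by using a left inverse of $T$ as well. Let
$$\Psi:X\to X\oplus J^e,\qquad \Theta:X\oplus J^e\oplus J_3^e=X\oplus W^e\to X$$
be isomorphisms, and let $\iota,\pi$ be the canonical inclusion and projection between $X\oplus J^e$ and $X\oplus J^e\oplus J_3^e$. Put
$$T=\Theta\iota\Psi,\qquad U=\Psi^{-1}\pi\Theta^{-1}.$$
Then $UT=1$ because $\pi\iota=1$. And $TU=\Theta\iota\pi\Theta^{-1}=1-\alpha\beta$, where $\alpha=\Theta|_{J_3^e}:J_3^e\to X$ and $\beta:X\to J_3^e$ is $\Theta^{-1}$ followed by the projection onto $J_3^e$. Let $S=\mathrm{co}(T)$ and $S'=\mathrm{co}(U)$, with entries $A_{cb}$ and $A_{cb}'$.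

First, $\rho_1S=A_{11}\rho_1$. Indeed, on $J$ both sides vanish, since $S(J)\subset J$ and $\rho_1|_J=0$. For $v\in H$ we have $v=\iota_1\rho_1v+\iota_2\rho_2v$, so $\rho_1Sv=A_{11}\rho_1v+A_{12}\rho_2v$, and $A_{12}=0$ by Proposition 5(3) with $c=1$, $b=2$. In the same way $\rho_1S'=A_{11}'\rho_1$.

Second, $\rho_1\mathrm{co}(\alpha)=0$. Norm $J_3^e$ as an $\ell_2$-sum, so that $\mathbf N_{J_3^e}(u\times k)=k^{1/3}\|u\|$ for $u\in\mathrm{co}(J_3^e)=\mathbb K^e$. Since $q_1=2$, Lemma 2 for $\alpha$ gives $k^{1/2}\|\rho_1\mathrm{co}(\alpha)u\|\le2\|\alpha\|k^{1/3}\|u\|$ for all $k$; let $k\to\infty$.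

Now apply $\rho_1$ to $S'S=1$ and to $SS'=1-\mathrm{co}(\alpha)\mathrm{co}(\beta)$:
$$A_{11}'A_{11}\rho_1=\rho_1S'S=\rho_1,\qquad A_{11}A_{11}'\rho_1=\rho_1SS'=\rho_1-\rho_1\mathrm{co}(\alpha)\mathrm{co}(\beta)=\rho_1 .$$
As $\rho_1$ is onto $\ell_2$, $A_{11}$ is invertible. But $S=\mathrm{co}(\Theta)\mathrm{co}(\iota)\mathrm{co}(\Psi)$ is injective with closed range of codimension $\dim\mathrm{co}(J_3^e)=e$, so it is Fredholm of index $-e$. Proposition 5(4) gives $-e=2\,\mathrm{ind}\,A_{11}=0$, a contradiction. This proves the Claim.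

**Step 4: isomorphism types.** This step derives the equivalence in Theorem B from the Claim. If $d\ge1$ and $l=k+cd$ with $c\ge0$, then
$$X^{(2l)}\cong X\oplus J^{cd}\oplus J^k\cong X\oplus J^k\cong X^{(2k)} .$$
For $d=0$, $k\equiv l$ means $k=l$, and there is nothing to prove in this direction. Conversely, let $k<l$ and $X^{(2k)}\cong X^{(2l)}$, that is, $X\oplus J^k\cong X\oplus J^l$. Choose $Z$ with $X\oplus J^k\oplus Z\cong X$: take $Z=J^{cd-k}$ with $cd\ge k$ if $d\ge1$, and $Z=J_3^k$ if $d=0$, since then $J^k\oplus J_3^k=W^k$. Adding $Z$ to both sides,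
$$X\cong X\oplus J^k\oplus Z\cong X\oplus J^l\oplus Z\cong(X\oplus J^k\oplus Z)\oplus J^{l-k}\cong X\oplus J^{l-k} .$$
By the Claim, $d\ge1$ and $d\mid l-k$. This proves Theorem B.

**Step 5: Theorem A.** This step reads off the answer to the question. Take $d=2$. Then $X^{**}\cong X\oplus J$ and $X\cong X\oplus J^2\cong X^{**}\oplus J$, so $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other. But $X\cong X^{**}$ would mean $X\cong X\oplus J$, which the Claim excludes, since $2\nmid1$. (On the other hand $X\cong X^{(4)}$.) So the answer is no. For $d=0$ one even obtains a separable $X$ all of whose even duals are isomorphic to complemented subspaces of each other and pairwise non-isomorphic. $\blacksquare$
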